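# Continuum Many Atoms in the Transducer Degrees

## 1. Streams, transducers and degrees

**Words and streams.** For a finite alphabet $\Sigma$, let $\Sigma^*$ be the set of finite words, $\varepsilon$ the empty word, and $|w|$ the length of $w$. A *stream* over $\Sigma$ is an infinite word $\sigma=\sigma(0)\sigma(1)\sigma(2)\cdots\in\Sigma^{\mathbb N}$. Renaming letters changes nothing below, so all alphabets (and all state sets) are finite subsets of $\mathbb N$. We write $2^\omega=\{0,1\}^{\mathbb N}$ for the binary streams. A stream is *ultimately periodic*, u.p. for short, if it has the form $uvvv\cdots=uv^\omega$ with $u,v$ finite words and $v\neq\varepsilon$. *Example:* $0110101010\cdots=01(10)^\omega$ is u.p. For $f:\mathbb N\to\mathbb N$ write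
$$\langle f(n)\rangle=\prod_{i=0}^\infty 1\,0^{f(i)} .$$
*Example:* $\langle n\rangle=1\;10\;100\;1000\cdots$. It is not u.p.: it contains infinitely many $1$'s, while a u.p. stream with infinitely many $1$'s has bounded gaps between them.

**Finite state transducer.** This is a tuple $T=(\Sigma,\Gamma,Q,q_0,\delta,\lambda)$ with finite input and output alphabets $\Sigma,\Gamma$, a finite set $Q$ of states, an initial state $q_0\in Q$, a transition function $\delta:Q\times\Sigma\to Q$ and an output function $\lambda:Q\times\Sigma\to\Gamma^*$. Each input letter may produce a whole word, possibly empty. On input $\sigma$ the output $T(\sigma)$ is the concatenation of the words $\lambda(q_i,\sigma(i))$, where $q_{i+1}=\delta(q_i,\sigma(i))$; it may be finite or infinite. We write $\delta^*(q,w)$ for the state reached from $q$ after reading the word $w$, and $\lambda^*(q,w)$ for the word output on the way, so $\lambda^*(q,ww')=\lambda^*(q,w)\,\lambda^*(\delta^*(q,w),w')$.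

*Example (even letters).* Let $Q=\{\text{even},\text{odd}\}$, $q_0=\text{even}$. Every letter switches the state. In state even the letter read is output, in state odd nothing is output. Then $T(\sigma)=\sigma(0)\sigma(2)\sigma(4)\cdots$. We call this transducer $\mathsf{Ev}$.

**Transducibility and degrees.** A stream $\sigma$ is *transducible* to a stream $\tau$, written $\sigma\ge\tau$, if some transducer outputs exactly the infinite word $\tau$ on input $\sigma$. This is a preorder: a one-state transducer copies its input, and two transducers run in series form a transducer whose states are pairs of states. The *transducer degrees* are the classes of the equivalence relation "$\sigma\ge\tau$ and $\tau\ge\sigma$", partially ordered by $\ge$.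

*Example.* For $x\in2^\omega$ let $d(i)=x(i)+x(i+1)\bmod 2$. A transducer that remembers the previous letter shows $x\ge d$. Conversely, a transducer that outputs $x(0)x(1)$ on the first letter $d(0)$, stores the last letter it has output, and then outputs (stored letter) $+\,d(i) \bmod 2$ at each later letter, shows $d\ge x$. So $x$ and $d$ have the same degree.

**The bottom degree.** The degree $\mathbf 0$ consists exactly of the u.p. streams. Indeed every stream transduces to $uv^\omega$: output $uv$ on the first letter and $v$ on each later one. Conversely, let $T$ read $uv^\omega$. The states at the beginnings of the successive blocks $v$ eventually repeat, and from then on both the states and the outputs cycle. So $T(uv^\omega)$ is finite or u.p.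

**Atom.** A degree $\mathfrak a\ne\mathbf 0$ is an *atom* if there is no degree $\mathfrak b$ with $\mathbf 0\lneq\mathfrak b\lneq\mathfrak a$. In terms of a stream $\sigma$ of degree $\mathfrak a$: $\sigma$ is not u.p., and whenever $\sigma\ge\tau$ with $\tau$ not u.p., also $\tau\ge\sigma$. *Example:* it is known that for each $k\ge1$ the degree of $\langle p_k(n)\rangle$ with $p_k(n)=\sum_{i=0}^{k-1}(kn+i)^k$ is an atom, and that these atoms are pairwise distinct. Here $p_1(n)=n$, the stream displayed above, and $p_2(n)=(2n)^2+(2n+1)^2$ takes the values $1,13,41,\dots$. A non-atom will be exhibited in Section 4.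

**Morphism.** A *morphism* $\varphi:\{0,1\}^*\to\Gamma^*$ satisfies $\varphi(ww')=\varphi(w)\varphi(w')$; it is given by the two words $\varphi(0),\varphi(1)$. It is *non-erasing* if both are nonempty. For $x\in2^\omega$, $\varphi(x)$ is the concatenation $\varphi(x(0))\varphi(x(1))\cdots$; it is infinite if $\varphi$ is non-erasing. *Example:* if $\varphi(0)=0$ and $\varphi(1)=01$, then $\varphi(1101\cdots)=01\,01\,0\,01\cdots$.

**Topology of $2^\omega$.** A basic open set is a *cylinder* $w2^\omega$, the set of streams with prefix $w$. With these, $2^\omega$ is a compact metrizable space, the Cantor set.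

**Two counting facts.** To transduce a binary stream we may restrict the input alphabet to $\{0,1\}$. Since alphabets and state sets are finite subsets of $\mathbb N$, there are countably many transducers with input alphabet $\{0,1\}$; fix an enumeration $T_0,T_1,T_2,\dots$ of them. Consequently each binary stream has only countably many transducts, and each degree contains only countably many binary streams.

## 2. How many atoms: the statement to be proved

The atoms $\langle p_k(n)\rangle$ show that there are at least countably infinitely many atom degrees. The total number of degrees is at most $2^{\aleph_0}$, since there are only $2^{\aleph_0}$ streams over finite subsets of $\mathbb N$. The question, whose source is "Transducer degrees: atoms, infima and suprema" (doi:10.1007/s00236-019-00353-7), is: *are there continuum many atom degrees?*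

**Theorem 1.** There are exactly $2^{\aleph_0}$ atom degrees.

Sections 3–7 prove this. Sections 8–11 prove two further statements: Theorem 2 (a perfect set of pairwise incomparable atom streams of the lowest possible factor complexity) and Theorem 3 (atom streams form a null and meager set). They are stated when the notions they need are available.

## 3. One-state and two-state transducers by hand

To make $\sigma$ an atom we must arrange, for every transducer $T$, that
$$T(\sigma)\text{ is finite, or } T(\sigma) \text{ is u.p., or } T(\sigma)\ge\sigma. \tag{1}$$
Let us try small $T$.

**One state.** Then $T(\sigma)=\varphi(\sigma)$ where $\varphi(0)=X$ and $\varphi(1)=Y$ are the two output words.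

* $X=0$, $Y=00$: the output is always $0^\omega$.
* $X=\varepsilon$, $Y=1$: the output is finite or $1^\omega$.
* $X=0$, $Y=01$: the output can be decoded. Each block begins with $0$. Look one letter ahead: if the next letter is $1$, the block was $01$; if it is $0$, the block was $0$ and a new block has begun. One letter of memory suffices, so $\varphi(\sigma)\ge\sigma$ for every $\sigma\in 2^\omega$.

In the first two cases $XY=YX$; in the third $XY=001\ne010=YX$. We shall see that this is the general pattern: for a one-state transducer, (1) holds for all $\sigma\in2^\omega$.

**Two states: the transducer $\mathsf{Ev}$.** Now (1) fails for many $\sigma$, because half the letters are forgotten. But we may restrict $\sigma$ to a smaller set. Suppose we have committed ourselves to a first letter $b$. After it, $\mathsf{Ev}$ is in state odd. Every word of length 2 leads from odd back to odd, so it is a *loop* there.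

* Use the loops $00$ and $10$. In state odd the first letter of a loop is silent and the second is output, so both loops output $0$. For every $\sigma\in b\{00,10\}^\omega$ we get $\mathsf{Ev}(\sigma)=b0^\omega$, which is u.p.
* Use the loops $00$ and $11$ instead. They output $0$ and $1$. For $\sigma\in b\{00,11\}^\omega$ the output determines $\sigma$: keep $b$ and double every later letter. So $\mathsf{Ev}(\sigma)\ge\sigma$.

Either choice satisfies (1) on a whole continuum of streams. What the two loops did was to turn $\mathsf{Ev}$ into a one-state transducer.

## 4. Why fixing prefixes, or arbitrary perfect sets, is not enough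

**More polynomials.** The known atoms have the form $\langle p\rangle$ with $p$ a polynomial with integer coefficients. There are only countably many such polynomials, so no choice of them yields a continuum of degrees.

**Finite extensions.** The next thing to try is a Baire category argument: build $\sigma$ as the limit of finite words $w_0,w_1,\dots$, each a prefix of the next, choosing $w_{n+1}$ so that every stream with prefix $w_{n+1}$ satisfies (1) for $T=T_n$. This stops at the stage that treats $\mathsf{Ev}$. Let $w$ be any finite word. Choose a stream $E$, not u.p., compatible with the even-indexed letters of $w$. There are uncountably many $\sigma\in w2^\omega$ with $\mathsf{Ev}(\sigma)=E$, since the odd-indexed letters beyond $w$ are free. Only countably many streams are transducts of $E$. So for some such $\sigma$ we have $\sigma\ge E$, $E$ not u.p., and $E\not\ge\sigma$. This $\sigma$ violates (1), and its degree is not an atom. Hence no finite prefix forces (1) for $\mathsf{Ev}$. One must restrict infinitely many letters at once, as the sets $b\{00,10\}^\omega$ do.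

**Arbitrary perfect sets.** So we shrink closed sets instead of extending words. One could aim to shrink to a perfect (closed, nonempty, without isolated points) set on which $T$ is either constant or injective. The constant case would have to be a u.p. constant, and in the injective case compactness gives a continuous inverse. But a continuous map need not be computed by a transducer: the constant map with value a non-u.p. stream $\tau$ is continuous, yet no transducer computes it at $0^\omega$, because u.p. streams transduce only to u.p. streams. The relation $T(\sigma)\ge\sigma$ needs an inverse with *finitely many states*.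

The way out is to use only very special perfect sets, namely $\{Wh(x):x\in2^\omega\}$ with $W$ a word and $h$ a morphism. Inside such a set, every transducer can be made to behave like a one-state transducer by choosing two loops, as we did for $\mathsf{Ev}$. One-state transducers satisfy the dichotomy of Section 3, which we now prove.

## 5. Two non-commuting words form a decodable code

**Lemma 1 (commuting words; Lyndon–Schützenberger).** If $XY=YX$, then $X$ and $Y$ are powers $p^i,p^j$ ($i,j\ge0$) of a common word $p$.

*Proof.* Induct on $|X|+|Y|$. If one word is empty, take $p$ to be the other. Otherwise let $|X|\le|Y|$, by symmetry. Then $XY=YX$ shows that $X$ is a prefix of $Y$, say $Y=XY'$. So $XXY'=XY'X$, hence $XY'=Y'X$. By induction $X,Y'$ are powers of some $p$, and so is $Y=XY'$. $\square$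

**Lemma 2 (decoding).** Let $X,Y$ be finite words with $XY\ne YX$ (so both are nonempty), and let $\varphi$ be the morphism with $\varphi(0)=X$, $\varphi(1)=Y$.

1. For every $x\in2^\omega$, the prefix of $\varphi(x)$ of length $M=|X|+|Y|$ determines the first letter of $x$. In particular $\varphi$ is injective on $2^\omega$.
2. If $u,v\in\{0,1\}^*$ and $uv\ne vu$, then $\varphi(u)\varphi(v)\neq\varphi(v)\varphi(u)$.
3. For all words $y,W$ and every non-erasing morphism $h:\{0,1\}^*\to\{0,1\}^*$ there is a transducer $U$ with $U(y\varphi(x))=Wh(x)$ for all $x\in2^\omega$.

*Example for item 1.* Let $X=01$, $Y=010$. Here $X$ is a prefix of $Y$, so one cannot tell at once which block has begun. But $XY=01010$ and $YX=01001$ have longest common prefix $z=010$, and the next letters are $1$ and $0$. A product starting with $X$ begins $01\,01\cdots$; a product starting with $Y$ begins $010\,01\cdots$, that is, $0100\cdots$. Four letters decide. The proof shows that the longest common prefix of $XY$ and $YX$ always plays this role.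

*Proof.* **Step 1: every infinite product begins with the common prefix.** The words $XY$ and $YX$ have the same length $M$ and differ. Let $z$ be their longest common prefix. Then $|z|<M$, and there are letters $a\neq b$ such that $za$ is a prefix of $XY$ and $zb$ is a prefix of $YX$.

We claim that $z$ is a prefix of $Xz$. Since $z$ is a prefix of $YX$, the word $Xz$ is a prefix of $XYX$. Since $z$ is a prefix of $XY$, it is also a prefix of $XYX$. Two prefixes of the same word are comparable, and $|z|\le|Xz|$. So $z$ is a prefix of $Xz$. Exchanging the roles of $X$ and $Y$, $z$ is a prefix of $Yz$.

By induction $z$ is a prefix of $wz$ for every $w\in\{X,Y\}^*$: if $w=Xw'$ and $z$ is a prefix of $w'z$, then $z$ is a prefix of $Xz$, which is a prefix of $Xw'z$; likewise for $w=Yw'$. If $|w|\ge|z|$, then $z$ is a prefix of $w$ itself. Every infinite product of $X$'s and $Y$'s has such a $w$ as a prefix, so it begins with $z$.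

**Step 2: the letter after $z$ reveals the first block.** An infinite product starting with $X$ is $X$ followed by an infinite product, so by Step 1 it has the prefix $Xz$. Now $Xz$ is a prefix of $XYX$ (seen above), and $za$ is a prefix of $XY$, hence of $XYX$. Since $|za|=|z|+1\le|Xz|$, the word $za$ is a prefix of $Xz$. So every infinite product starting with $X$ begins with $za$. Symmetrically, every infinite product starting with $Y$ begins with $zb$. As $|z|+1\le M$ and $a\ne b$, the first $M$ letters of $\varphi(x)$ determine $x(0)$. Deleting $\varphi(x(0))$ leaves $\varphi(x(1)x(2)\cdots)$, and iterating recovers all of $x$. This proves item 1.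

**Step 3: non-commutation is inherited.** Suppose $\varphi(uv)=\varphi(vu)$. Then $\varphi(uv0^\omega)=\varphi(vu0^\omega)$, so $uv0^\omega=vu0^\omega$ by item 1. Since $|uv|=|vu|$, we get $uv=vu$. This proves item 2.

**Step 4: the decoder has finitely many states.** The transducer $U$ first skips $|y|$ letters. Then it keeps a buffer, a word of length less than $M$, into which it writes the input. The invariant is that the buffer followed by the unread input is $\varphi(x')$, where $x'$ is the part of $x$ not yet decoded. When a new letter brings the buffer to length $M$, item 1 gives the first letter $c$ of $x'$. Then $U$ outputs $h(c)$ and deletes $\varphi(c)$ from the front of the buffer. This is possible because $1\le|\varphi(c)|\le M$; the buffer is again shorter than $M$, and the invariant is preserved. The very first output is preceded by $W$. Each deletion removes a bounded number of letters while the input is infinite, so all of $x$ is decoded in the end. The output is $Wh(x)$, which is infinite since $h$ is non-erasing. A state records the number of letters skipped, the buffer, and whether $W$ has been output; there are finitely many possibilities. Transitions that never occur on inputs $y\varphi(x)$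 are defined arbitrarily. $\square$

## 6. Conditions, and two loops at a recurrent state

**Condition.** A *condition* is a pair $c=(W,h)$ with $W\in\{0,1\}^*$ and $h:\{0,1\}^*\to\{0,1\}^*$ a morphism such that $h(0)h(1)\neq h(1)h(0)$. Put $[c]=\{Wh(x):x\in2^\omega\}$.

*Examples.* $(\varepsilon,\mathrm{id})$ is a condition with $[c]=2^\omega$. With $h(0)=00$, $h(1)=10$, the pair $(b,h)$ is a condition with $[c]=b\{00,10\}^\omega$, the set used in Section 3.

In a condition $h$ is non-erasing. So the first $n$ letters of $Wh(x)$ are determined by the first $n$ letters of $x$; the map $x\mapsto Wh(x)$ is continuous, and $[c]$ is compact and nonempty. By Lemma 2(1) the map is injective. For $b\in\{0,1\}$ we have $Wh(b)h(x)=Wh(bx)$, hence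
$$[(Wh(b),h)]=\{Wh(x):x(0)=b\}\subseteq[c],\tag{2}$$
and the two sets obtained for $b=0$ and $b=1$ are disjoint by injectivity.

**Lemma 3 (step).** Let $c=(W,h)$ be a condition, $T$ a transducer with input alphabet $\{0,1\}$, and $b\in\{0,1\}$. There is a condition $c'$ with $[c']\subseteq[(Wh(b),h)]\subseteq[c]$ such that for every $\sigma\in[c']$ the output $T(\sigma)$ is finite, or u.p., or satisfies $T(\sigma)\ge\sigma$.

*Proof.* **Step 1: find a state to which one can always return.** This will give us loops. Let $s=\delta^*(q_0,Wh(b))$. For $q\in Q$ and $w\in\{0,1\}^*$ put
$$q\circ w=\delta^*(q,h(w)).$$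
As $h$ is a morphism, $q\circ(ww')=(q\circ w)\circ w'$, so this is a right action of $\{0,1\}^*$ on $Q$. Say that $q'$ is reachable from $q$ if $q'=q\circ w$ for some $w$. Among the states reachable from $s$ choose $q=s\circ w$ for which the number of states reachable from $q$ is minimal. If $q'$ is reachable from $q$, then everything reachable from $q'$ is reachable from $q$; by minimality the two reachable sets have the same size, so they are equal. Since $q=q\circ\varepsilon$ is reachable from itself, $q$ is reachable from $q'$. Thus one can return to $q$ from every state reachable from $q$.

**Step 2: choose two non-commuting loops and shrink.** The purpose is to make $T$ pass through $q$ at the end of every block. By Step 1, from $q\circ0$ and from $q\circ1$ one can return to $q$: there are words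
$$u=0a,\qquad v=1a',\qquad q\circ u=q\circ v=q .$$
They begin with different letters, so $uv\ne vu$. Let $g(0)=u$, $g(1)=v$, $h'=h\circ g$ and $W'=Wh(b)h(w)$. By Lemma 2(2) applied to the morphism $h$, $h(u)h(v)\ne h(v)h(u)$, that is, $h'(0)h'(1)\ne h'(1)h'(0)$. So $c'=(W',h')$ is a condition. Since $W'h'(x)=Wh(b)\,h(w\,g(x))$, we have $[c']\subseteq[(Wh(b),h)]$.

**Step 3: on $[c']$ the transducer acts as a morphism.** Put $y=\lambda^*(q_0,W')$, $X=\lambda^*(q,h(u))$ and $Y=\lambda^*(q,h(v))$. After reading $W'$ the transducer is in state $s\circ w=q$, and each further block $h(u)$ or $h(v)$ leads from $q$ to $q$. So with $\varphi(0)=X$, $\varphi(1)=Y$,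
$$T(W'h'(x))=y\,\varphi(x)\qquad\text{for all }x\in2^\omega. \tag{3}$$

**Step 4: apply the dichotomy.** If $XY=YX$, then by Lemma 1 both are powers of a word $p$ (possibly empty), so for every $\sigma\in[c']$ the output is finite or equal to $yp^\omega$ with $p\neq\varepsilon$. If $XY\neq YX$, Lemma 2(3), applied to $\varphi$, $y$, $W'$ and $h'$, gives a transducer $U$ with $U(y\varphi(x))=W'h'(x)$ for all $x$. By (3) this says $U(T(\sigma))=\sigma$, so $T(\sigma)\ge\sigma$, for every $\sigma\in[c']$. $\square$

## 7. A binary tree of conditions: proof of Theorem 1

**Step 1: build the tree.** We treat the transducers one after another, and branch in two at each stage. Let $c_\varepsilon=(\varepsilon,\mathrm{id})$. Given $c_t=(W_t,h_t)$ for $t\in\{0,1\}^*$, and $b\in\{0,1\}$, let $c_{tb}$ be the condition that Lemma 3 produces from $c_t$, $T_{|t|}$ and $b$. Then $[c_{tb}]\subseteq[c_t]$. By (2), $[c_{tb}]\subseteq\{W_th_t(x):x(0)=b\}$, so $[c_{t0}]\cap[c_{t1}]=\emptyset$.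

**Step 2: one stream for each branch.** For $\beta\in2^\omega$ let $\beta_{<n}$ be its prefix of length $n$. The sets $[c_{\beta_{<n}}]$ form a decreasing sequence of nonempty compact sets; choose $\sigma_\beta$ in their intersection. If $\beta\neq\beta'$ first differ after the common prefix $t$, then $\sigma_\beta$ and $\sigma_{\beta'}$ lie in the disjoint sets $[c_{t0}]$ and $[c_{t1}]$ in some order. So distinct $\beta$ give distinct $\sigma_\beta$.

**Step 3: each $\sigma_\beta$ is u.p. or has atom degree.** Let $\sigma=\sigma_\beta$ be not u.p., and let $\sigma\ge\tau$ with $\tau$ not u.p. Then $\tau=T_n(\sigma)$ for some $n$. The stream $\sigma$ lies in $[c_{\beta_{<n+1}}]$, and this condition was produced by Lemma 3 with $T=T_n$. Since $T_n(\sigma)=\tau$ is infinite and not u.p., the lemma leaves only $\tau\ge\sigma$. So every degree below $\deg(\sigma)$ is $\mathbf 0$ or $\deg(\sigma)$, and $\deg(\sigma)\ne\mathbf 0$: the degree is an atom.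

**Step 4: count.** There are $2^{\aleph_0}$ streams $\sigma_\beta$, and only countably many streams are u.p. So $2^{\aleph_0}$ of the $\sigma_\beta$ have atom degree. Each degree contains only countably many binary streams. If these $\sigma_\beta$ lay in $\kappa$ degrees, we would have $2^{\aleph_0}\le\kappa\cdot\aleph_0$, so $\kappa\geq2^{\aleph_0}$. Conversely there are only $2^{\aleph_0}$ streams over finite subsets of $\mathbb N$. Hence there are exactly $2^{\aleph_0}$ atom degrees. $\blacksquare$

**Remark 1.** Distinct atoms are incomparable: if $\mathfrak a\ge\mathfrak b$ are atoms, then $\mathfrak b\ne\mathbf 0$ and so $\mathfrak b=\mathfrak a$. So the atoms form an antichain of the largest possible size.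

**Remark 2.** Start the tree with an arbitrary condition $(w,h)$ in place of $(\varepsilon,\mathrm{id})$. Nothing else changes, and all $\sigma_\beta$ lie in $[(w,h)]$. So for all $w,u,v\in\{0,1\}^*$ with $uv\neq vu$, the set $w\{u,v\}^\omega$ contains streams of $2^{\aleph_0}$ different atom degrees. With $u=0$, $v=1$ and $w$ arbitrary, every cylinder contains a stream of atom degree: such streams are dense in $2^\omega$.

## 8. Factor complexity, uniform recurrence, and two stronger theorems

A *factor* of $\sigma$ is a finite word occurring in $\sigma$ as a block of consecutive letters; a *window* is such a block together with its position.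

**Factor complexity.** $p_\sigma(m)$ is the number of distinct factors of $\sigma$ of length $m$. *Example:* for $\sigma=(01)^\omega$, $p_\sigma(m)=2$ for all $m\ge1$; if every binary word occurs in $\sigma\in2^\omega$, then $p_\sigma(m)=2^m$.

**Uniform recurrence.** $\sigma$ is *uniformly recurrent* if each of its factors occurs in every sufficiently long window. *Example:* $(01)^\omega$ is uniformly recurrent; $10^\omega$ is not, because the factor $1$ does not recur; $\langle n\rangle$ is not, because it has arbitrarily long windows of zeros, which miss the factor $1$.

**Morse–Hedlund theorem.** If $\sigma$ is not u.p., then $p_\sigma(m)\ge m+1$ for all $m$. The reason is short. We have $p_\sigma(0)=1$, and $p_\sigma$ is non-decreasing because every factor extends to the right. If $p_\sigma(m)\le m$ for some $m$, then $p_\sigma(j)=p_\sigma(j+1)$ for some $j<m$, so every factor of length $j$ has exactly one right extension. Then each block of $j$ letters determines the next letter; some block of length $j$ occurs twice, and from there on the stream repeats. So $\sigma$ is u.p. In particular $\liminf_m p_\sigma(m)/m\ge1$ for every stream that is not u.p.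

**Theorem 2.** There is a perfect set $P\subseteq2^\omega$ (homeomorphic to the Cantor set) such that:

1. every $\sigma\in P$ has atom degree, and distinct members of $P$ are $\ge$-incomparable;
2. every $\sigma\in P$ is uniformly recurrent and $\liminf_m p_\sigma(m)/m=1$, the least possible value for a stream that is not u.p.;
3. no $\sigma\in P$ transduces to any $\langle f\rangle$ with $f:\mathbb N\to\mathbb N$ unbounded. In particular, these atoms all differ from the known atoms $\langle p_k(n)\rangle$.

**Theorem 3.** The set of binary streams of atom degree is Lebesgue-null and meager in $2^\omega$, although it is dense and contains a perfect set of pairwise incomparable streams.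

The last clause of Theorem 2(3) follows from the first: each $p_k$ is unbounded, since $p_k(n)\ge(kn)^k$, and a stream of the same degree as $\langle p_k(n)\rangle$ transduces to it.

## 9. A step with controlled endings: idempotents in the action

For Theorem 2 we keep the tree and change the step. Two new demands are made on $(W',h')$.

*Low complexity.* Replace the two loops $u,v$ by $u^av$ and $u^{a+1}v$ with $a$ huge. Streams in the new set are then long repetitions of $h(u)$ with rare interruptions.

*Recurrence.* We want $W$ to be a suffix of both $h(0)$ and $h(1)$, so that the prefix $W$ reappears at the end of each block. Here the choice of loops in Lemma 3 stops working. There $W'=Wh(bw)$, where $w$ leads from $s$ to the state $q$. To have $W'$ at the end of each block, we would want the loops at $q$ to end in a letter followed by $bw$. But reading $bw$ from another state need not lead to $q$. What we need is a word $e$, beginning with $b$, which both leads from the current state to $q$ and can serve as the end of every loop at $q$. An idempotent of minimal rank does this.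

**Lemma 4 (refined step).** Let $(W,h)$ be a condition such that $W$ is a suffix of both $h(0)$ and $h(1)$. Let $T$ be a transducer with input alphabet $\{0,1\}$, $b\in\{0,1\}$, $n\in\mathbb N$. Then there are a word $e$ beginning with $b$ and a morphism $g:\{0,1\}^*\to\{0,1\}^*$ such that for $W'=Wh(e)$ and $h'=h\circ g$ the pair $(W',h')$ is a condition and the following hold.

* (i) $W'$ is a suffix of $h'(0)$ and of $h'(1)$.
* (ii) $|W'|>|W|$ and $[(W',h')]\subseteq[(Wh(b),h)]$.
* (iii) Both $g(0)$ and $g(1)$ contain both letters $0$ and $1$.
* (iv) There are a word $y$ and a morphism $\varphi$ with $T(W'h'(x))=y\varphi(x)$ for all $x\in2^\omega$. Either $T(\sigma)$ is finite or u.p. for all $\sigma\in[(W',h')]$, or $\varphi(0)\varphi(1)\neq\varphi(1)\varphi(0)$ and $T(\sigma)\ge\sigma$ for all $\sigma\in[(W',h')]$.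
* (v) There is $k\ge n+1$ such that for every $x\in2^\omega$ the stream $h'(x)$ has at most $k\left(1+\frac1{n+1}\right)$ factors of length $k$.

*Proof.* **Step 1: construct $e$.** As before $q\circ w=\delta^*(q,h(w))$; let $s=\delta^*(q_0,W)$. For a set $A$ of states put $A\circ w=\{q\circ w:q\in A\}$. Let $r=\min_w|Q\circ w|$, attained by $w=m$. Then $Q\circ bm=(Q\circ b)\circ m\subseteq Q\circ m$, so $|Q\circ bm|\le r$, and equality holds by minimality.

Some power of $bm$ acts as an idempotent. Indeed, let $t$ be the map $q\mapsto q\circ bm$. Since $Q$ has finitely many self-maps, $t^i=t^{i+j}$ for some $i,j\geq1$; then $t^l=t^{l+j}$ for all $l\ge i$, and with $N=ij\ge i$ we get $t^{2N}=t^{N+ij}=t^N$. Put $e=(bm)^N$ and $R=Q\circ e$. Then $e$ begins with $b$ since $N\ge1$. Also $R\subseteq Q\circ bm$, so $|R|\le r$ and hence $|R|=r$. Finally $e$ acts as the identity on $R$: if $\rho=q\circ e$, then $\rho\circ e=q\circ ee=q\circ e=\rho$.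

**Step 2: construct loops that end in $e$.** Let $d\in\{0,1\}$. The set $R\circ ede=Q\circ eede$ is contained in $Q\circ e=R$ and has at least $r$ elements, by the definition of $r$. So it equals $R$, and $ede$ permutes $R$. The group of permutations of $R$ has order $r!$, so
$$\ell_d=(ede)^{r!}$$
acts as the identity on $R$. Put $q=s\circ e\in R$. Then $\ell_0,\ell_1$ are loops at $q$. They have equal length and differ at position $|e|$ (counting from $0$), where $\ell_d$ has the letter $d$. Two different words of equal length do not commute, because the prefixes of that length of $\ell_0\ell_1$ and $\ell_1\ell_0$ are $\ell_0$ and $\ell_1$. So $\ell_0\ell_1\ne\ell_1\ell_0$.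

*Example.* Take $T=\mathsf{Ev}$, $h=\mathrm{id}$, $W=\varepsilon$, $b=0$. Every word acts as a permutation, so $r=2$, $m=\varepsilon$ will do, $bm=0$ swaps the states, $e=00$, $\ell_d=(00d00)^2$ and $q=\text{even}$. From $q$, the loop $\ell_0$ outputs $00000$ and $\ell_1=0010000100$ outputs $01000$.

**Step 3: define $g$.** Let $Z=h(\ell_0)$ and $S=h(\ell_1)$, choose an integer $a\ge(n+1)(|Z|+|S|)$, and put
$$g(0)=\ell_0^{\,a}\ell_1,\qquad g(1)=\ell_0^{\,a+1}\ell_1 .$$
We use the following observation twice. *If $u'v'\neq v'u'$, then $u'^av'$ and $u'^{a+1}v'$ do not commute.* Indeed, suppose $u'^av'\,u'^{a+1}v'=u'^{a+1}v'\,u'^av'$. Cancelling $u'^a$ on the left and $v'$ on the right gives $v'u'^{a+1}=u'v'u'^a$; cancelling $u'^a$ on the right gives $v'u'=u'v'$.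

With $u'=\ell_0$, $v'=\ell_1$, the observation shows that $g(0),g(1)$ do not commute. By Lemma 2(2), $h'(0),h'(1)$ do not commute, so $(W',h')$ is a condition.

**Step 4: endings, prefixes and letters, (i)–(iii).** For (i): $g(0)$ and $g(1)$ both end in $\ell_1$, hence in $1e$. So $h'(0)$ and $h'(1)$ end in $h(1)h(e)$. As $W$ is a suffix of $h(1)$, they end in $Wh(e)=W'$. For (ii): $e\ne\varepsilon$ and $h$ is non-erasing, so $|W'|>|W|$. Moreover $W'h'(x)=Wh(e\,g(x))$ and $e$ begins with $b$, so by (2) this stream lies in $[(Wh(b),h)]$. For (iii): $a\ge1$, $\ell_0$ contains the letter $0$ and $\ell_1$ contains the letter $1$.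

**Step 5: transduction, (iv).** Let $y=\lambda^*(q_0,W')$ and $x_d=\lambda^*(q,h(\ell_d))$. After $W'=Wh(e)$ the transducer is in state $s\circ e=q$, and $\ell_0,\ell_1$ are loops at $q$. So $T(W'h'(x))=y\varphi(x)$ with
$$\varphi(0)=x_0^{\,a}x_1,\qquad\varphi(1)=x_0^{\,a+1}x_1 .$$
If $x_0x_1=x_1x_0$, Lemma 1 makes $\varphi(0),\varphi(1)$ powers of one word $p$, and $T(\sigma)$ is finite or equal to $yp^\omega$ with $p\ne\varepsilon$ for all $\sigma\in[(W',h')]$. If $x_0x_1\ne x_1x_0$, the observation gives $\varphi(0)\varphi(1)\ne\varphi(1)\varphi(0)$, and Lemma 2(3), with $y$, $W'$, $h'$, gives a transducer sending $T(\sigma)$ to $\sigma$ for all $\sigma\in[(W',h')]$.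

**Step 6: few factors, (v).** Every $h'(x)$ has the form
$$Z^{a_1}SZ^{a_2}SZ^{a_3}S\cdots,\qquad a_j\in\{a,a+1\}.$$
Let $k=a|Z|$. Mark the displayed occurrences of $S$. Consecutive marked occurrences are separated by at least $k$ letters, so a window of length $k$ meets at most one of them.

* If it meets none, it lies inside some $Z^{a_j}$, so it is a factor of $Z^{a+1}$ of length $a|Z|$. The possible starting positions are $0,\dots,|Z|$, and positions $0$ and $|Z|$ give the same word $Z^a$. So there are at most $|Z|$ such words.
* If it meets exactly one, the parts of the window to the left and right of that $S$ have length less than $k=|Z^a|$. So they are a suffix and a prefix of $Z^a$, and the window is determined by its position relative to $S$. There are $k+|S|-1$ positions in which a window of length $k$ meets $S$.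

Hence $h'(x)$ has at most $k+|S|+|Z|$ factors of length $k$. Since $k\ge a\ge(n+1)(|Z|+|S|)$, this is at most $k\left(1+\frac1{n+1}\right)$, and $k\ge n+1$. $\square$

## 10. Proof of Theorem 2

**Step 1: build a Cantor set $K$.** Start with $c_\varepsilon=(\varepsilon,\mathrm{id})$; the empty word is a suffix of everything, so Lemma 4 applies. Let $c_{tb}$ be the result of Lemma 4 applied to $c_t=(W_t,h_t)$, $T=T_{|t|}$, $b$ and $n=|t|$. By (i) the hypothesis of Lemma 4 is preserved. By (ii) the sets $[c_{tb}]$ are contained in $[c_t]$ and disjoint for $b=0,1$, and $|W_{\beta_{<n}}|\to\infty$ along every $\beta\in 2^\omega$. The intersection $\bigcap_n[c_{\beta_{<n}}]$ is nonempty by compactness. Each of its elements has all the words $W_{\beta_{<n}}$ as prefixes, so it is a single point $\sigma_\beta$. The map $\beta\mapsto\sigma_\beta$ is continuous, since $\beta_{<n}$ determines the prefix $W_{\beta_{<n}}$, and it is injective by disjointness. A continuous injection from a compact space to a Hausdorff space is a homeomorphism onto its image, so $K=\{\sigma_\beta:\beta\in2^\omega\}$ is homeomorphic to the Cantor set.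

By (iv), and exactly as in Step 3 of Section 7, every $\sigma\in K$ is u.p. or has atom degree: if $\sigma=\sigma_\beta$ and $\tau=T_n(\sigma)$ are not u.p., then $\sigma\in[c_{\beta_{<n+1}}]$ and (iv) for $T_n$ gives $\tau\ge\sigma$.

For the next three steps fix $\beta$, write $\sigma=\sigma_\beta$ and $(W_n,h_n)=c_{\beta_{<n}}$, and let $x_n$ be the unique stream with $\sigma=W_nh_n(x_n)$.

**Step 2: $\sigma$ is uniformly recurrent.** Let $f$ be a factor of $\sigma$. Since $|W_n|\to\infty$ and each $W_n$ is a prefix of $\sigma$, $f$ is a factor of some $W_n$. Let $H=\max(|h_n(0)|,|h_n(1)|)$. A window of $\sigma$ of length at least $|W_n|+2H$ contains a complete block $h_n(c)$ of the factorization $W_nh_n(x_n(0))h_n(x_n(1))\cdots$: after at most $|W_n|+H$ letters a new block begins, and it has length at most $H$. By (i) this block ends in $W_n$, so it contains $f$.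

**Step 3: the complexity of $\sigma$.** By Step 2 every factor of $\sigma$ occurs arbitrarily late, hence occurs in $h_{n+1}(x_{n+1})$. So (v), for the step from $n$ to $n+1$, gives $k_n\ge n+1$ with
$$p_\sigma(k_n)\le k_n\left(1+\tfrac1{n+1}\right).$$
As $k_n\to\infty$, $\liminf_mp_\sigma(m)/m\le1$. If $\sigma$ is not u.p., equality holds by the Morse–Hedlund theorem.

**Step 4: $\sigma$ does not transduce to $\langle f\rangle$ with $f$ unbounded.** Suppose $T_n(\sigma)=\langle f\rangle$ with $f$ unbounded. This stream has infinitely many $1$'s and, beyond every position, arbitrarily long runs of $0$'s. So it is not u.p. By (iv), for the step from $n$ to $n+1$, we have $\langle f\rangle=y\varphi(x_{n+1})$ with $X=\varphi(0)$ and $Y=\varphi(1)$ not commuting. Let $e',g'$ be the data of the next step, so $W_{n+2}=W_{n+1}h_{n+1}(e')$ and $h_{n+2}=h_{n+1}\circ g'$. Then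
$$\sigma=W_{n+2}h_{n+2}(x_{n+2})=W_{n+1}h_{n+1}\bigl(e'g'(x_{n+2})\bigr),$$
and uniqueness gives $x_{n+1}=e'g'(x_{n+2})$. By (iii) both $g'(0)$ and $g'(1)$ contain both letters. So there is $L$ such that every window of length $L$ of $x_{n+1}$ contains both letters.

Let $B=\max(|X|,|Y|)$. A window of $\varphi(x_{n+1})$ of length at least $(L+2)B$ loses at most $B-1$ letters at each end to incomplete blocks; the remaining more than $LB$ letters consist of more than $L$ complete blocks. By the choice of $L$ these include a block $X$ and a block $Y$. Apply this inside a sufficiently long run of $0$'s of $\langle f\rangle$ beyond $y$: both $X$ and $Y$ consist of zeros only, so they commute, a contradiction.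

**Step 5: pass to a subset $P$ of pairwise incomparable streams.** It remains to avoid u.p. streams and comparable pairs without losing a Cantor set. Recall that a set is *nowhere dense* if its closure has empty interior (example: a single point of a space without isolated points), and *meager* if it is a countable union of nowhere dense sets (example: any countable subset of $K$). We use two classical theorems.

* *Kuratowski–Ulam theorem.* Let $A$ be a Borel subset of a product of two Polish spaces. If all vertical sections $A_\sigma=\{\tau:(\sigma,\tau)\in A\}$ are meager, then $A$ is meager.
* *Mycielski's theorem* (Fund. Math. 55 (1964); Kechris, *Classical Descriptive Set Theory*, Thm. 19.1). If $K$ is a nonempty perfect Polish space and $\mathcal R\subseteq K^2$ is meager, there is a Cantor set $P\subseteq K$ such that $(\sigma,\tau)\notin\mathcal R$ for all distinct $\sigma,\tau\in P$.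

Let $\mathcal R$ be the set of pairs $(\sigma,\tau)\in K^2$ such that $\sigma\ge\tau$, or $\tau\ge\sigma$, or one of $\sigma,\tau$ is u.p. It is the union of countably many sets of three kinds: the sets $A_T=\{(\sigma,\tau)\in K^2:T(\sigma)=\tau\}$ for $T=T_0,T_1,\dots$; their transposes; and $\{\sigma\}\times K$, $K\times\{\sigma\}$ for the countably many u.p. $\sigma\in K$.

*First kind.* Let $D$ be the set of $\sigma\in K$ with $T(\sigma)$ infinite. For each $m$, the set of $\sigma$ for which $T$ outputs at least $m$ letters is open, since this happens after finitely many input letters. So $D$ is a $G_\delta$ set. On $D$ the map $T$ is continuous for the same reason. So $A_T$, the graph of $T$ on $D$ intersected with $D\times K$, is relatively closed in $D\times K$ and therefore Borel in $K^2$. Each vertical section has at most one point, hence is nowhere dense in the perfect space $K$. By Kuratowski–Ulam, $A_T$ is meager. *Second kind.* Exchanging the coordinates is a homeomorphism of $K^2$, so the transposes are meager. *Third kind.* These sets are closed, and nowhere dense because $\sigma$ is not isolated in $K$.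

So $\mathcal R$ is meager, and Mycielski's theorem gives a Cantor set $P\subseteq K$ with $(\sigma,\tau)\notin\mathcal R$ for distinct $\sigma,\tau\in P$. No $\sigma\in P$ is u.p., since otherwise $(\sigma,\tau)\in\mathcal R$ for any other $\tau\in P$. So by Step 1 all members of $P$ have atom degree, and distinct members are incomparable: this is item 1. Item 2 is Steps 2 and 3, and item 3 is Step 4. $\blacksquare$

## 11. Even and odd letters: atom streams are null and meager

We return to the transducer $\mathsf{Ev}$, which defeated the finite extension argument in Section 4. It now proves that atom streams are rare.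

*Proof of Theorem 3.* **Step 1: cover the atom streams.** Identify $\sigma\in2^\omega$ with the pair $(E,O)$ of its even-indexed and odd-indexed subsequences. This is a homeomorphism $2^\omega\cong2^\omega\times2^\omega$ that carries Lebesgue measure to the product measure. We have $\sigma\ge E$, via $\mathsf{Ev}$. If $\deg(\sigma)$ is an atom, then $E$ is u.p. or $E\ge\sigma$. So the set of streams of atom degree is contained in
$$\{(E,O):E\text{ u.p.}\}\ \cup\ \bigcup_U\{(E,O):U(E)=\sigma\},\tag{4}$$
where $U$ ranges over the countably many transducers with input alphabet $\{0,1\}$ and $\sigma$ is the stream corresponding to $(E,O)$.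

**Step 2: each piece is null and meager.** The first set in (4) is the union of the countably many sets $\{E\}\times2^\omega$ with $E$ u.p. Each is closed, null and nowhere dense.

Now fix $U$ and put $A=\{(E,O):U(E)=\sigma\}$. As in Step 5 of Section 10, the set of $E$ with $U(E)$ infinite is $G_\delta$ and $U$ is continuous on it. So $A$ is relatively closed in the Borel set of pairs $(E,O)$ with $U(E)$ infinite, and hence Borel. For fixed $E$, the equation $U(E)=\sigma$ determines $\sigma$, hence $O$; so each section of $A$ at $E$ has at most one point, and is null and nowhere dense. By Fubini's theorem $A$ is null, and by the Kuratowski–Ulam theorem $A$ is meager.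

A countable union of null (meager) sets is null (meager), and so is every subset of it. So the set of binary streams of atom degree is null and meager.

**Step 3: dense, with a perfect antichain.** Density is Remark 2 in Section 7. The perfect set of pairwise incomparable streams of atom degree is the set $P$ of Theorem 2. $\blacksquare$
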